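\title{The finite-infinite intersection property does not give a projection from the bidual}

\begin{abstract}
A Banach space has the finite-infinite intersection property if every family of closed balls with empty intersection has a finite subfamily with empty intersection. Every space that is the range of a norm-one linear projection from its bidual has this property. We show that the converse fails in two ways: an explicit renorming of $\ell_1$ has the property and admits projections from its bidual of norm arbitrarily close to one, but none of norm one; and a separable space has the property and is not complemented in its bidual at all.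
\end{abstract}

\section{Intersections of balls and projections from the bidual}

Let $X$ be a Banach space over $\mathbb K=\mathbb R$ or $\mathbb C$, and let $B_X(x,r)$ denote the closed ball with center $x$ and radius $r$. Subspaces are closed and linear, a \emph{projection} of $Y$ onto a subspace $X$ is a linear map $\Pi:Y\to X$ with $\Pi x=x$ for $x\in X$, and $X$ is always identified with its canonical image in $X^{**}$.

The space $X$ has the \emph{finite-infinite intersection property} ($IP_{f,\infty}$) if every family of closed balls in $X$ with empty intersection contains a finite subfamily with empty intersection. This is a compactness property of the collection of balls. Every dual space has it, because its closed balls are weak$^*$ compact. The space $c_0$ does not: if $e_n$ is the $n$th unit vector, the balls $B(2e_n,1)$ with $n$ in a finite set $F$ all contain $\sum_{n\in F}e_n$, whereas a point common to all of them satisfies $x_n\ge1$ for every $n$.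

A subspace $X$ of a Banach space $Y$ is \emph{almost constrained} in $Y$, or an \emph{AC-subspace}, if every family of balls $B_Y(x_i,r_i)$ with centers $x_i\in X$ that has a common point in $Y$ also has a common point in $X$. It is \emph{constrained} in $Y$ if there is a projection $\Pi$ of norm one from $Y$ onto $X$. A constrained subspace is almost constrained: if $\|y-x_i\|\le r_i$, then $\|\Pi y-x_i\|=\|\Pi(y-x_i)\|\le r_i$. The two notions differ in general, and Section~\ref{sec:four} contains an example in dimension four. They are tied to the intersection property by a known fact, recalled as Proposition~\ref{prop:IP}: $X$ has $IP_{f,\infty}$ if and only if $X$ is an AC-subspace of $X^{**}$. Hence a space that is constrained in its bidual has $IP_{f,\infty}$, and one is led to the following question, which we take from \cite{problem}.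

\medskip
\noindent\emph{Is every Banach space with $IP_{f,\infty}$ constrained in its bidual?}
\medskip

There are two reasons to guess that it is. First, the basic examples behave that way: if $X=Z^*$, restriction of functionals from $Z^{**}$ to $Z$ is a norm-one projection of $X^{**}=Z^{***}$ onto $X$. Second, the bidual is a very special superspace. The \emph{principle of local reflexivity} states that for every finite-dimensional subspace $F\subset X^{**}$ and every $\eta>0$ there is a linear map $T:F\to X$ with $\|T\|\le1+\eta$ and $Tx=x$ for $x\in F\cap X$. So linear maps that behave almost like a norm-one projection always exist locally, and only a passage to the limit is missing. In a dual space weak$^*$ compactness provides it, and $IP_{f,\infty}$ looks like a substitute for that compactness. Nevertheless the answer is no.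

\begin{theorem}\label{thm:A}
Let $X$ be the real space $\mathbb R^2\oplus\ell_1\oplus\ell_1\ (\cong\ell_1)$ with the equivalent norm \eqref{eq:normA}. Then $X$ is an AC-subspace of $X^{**}$, so that $X$ has $IP_{f,\infty}$, but there is no projection of norm one from $X^{**}$ onto $X$. For every $\eta>0$ there is a projection from $X^{**}$ onto $X$ of norm at most $1+\eta$.
\end{theorem}

\begin{theorem}\label{thm:B}
Over $\mathbb R$ and over $\mathbb C$ there is a separable Banach space $X$ with $IP_{f,\infty}$ such that there is no bounded projection from $X^{**}$ onto $X$.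
\end{theorem}

The two proofs are independent of each other, but they follow the same plan. Section~\ref{sec:equiv} shows that an AC-subspace is the range of a possibly nonlinear map that otherwise behaves like a norm-one projection. One starts from a pair $E\subset Y$ for which such a map exists but a linear one does not, and builds $X$ around $E$ by attaching pieces of $Y$ along a sequence of slots in the manner of $\ell_1$, so that $Y$ reappears in $X^{**}$ as a weak$^*$ limit along the slots. The work lies in preventing a projection from sending this limit back into the slots. For Theorem~\ref{thm:A} (Sections~\ref{sec:four} and~\ref{sec:A}) a small penalty in the norm makes the slots too expensive; for Theorem~\ref{thm:B} (Sections~\ref{sec:ingr} and~\ref{sec:B}) the Schur property makes them useless.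

\section{Equivariant maps}\label{sec:equiv}

Let $X$ be a subspace of $Y$ and $c\ge1$. A map $R:Y\to X$, not assumed linear or continuous, is \emph{$X$-equivariant of bound $c$} if
\[
R(y+x)=R(y)+x\quad\text{and}\quad\|R(y)\|\le c\|y\|\qquad(x\in X,\ y\in Y).
\]
Such a map has $R(0)=0$, hence $R(x)=x$ on $X$, and the linear ones are exactly the projections of norm at most $c$.

\begin{lemma}\label{lem:equiv}
A subspace $X$ of $Y$ is an AC-subspace if and only if there is an $X$-equivariant map $R:Y\to X$ of bound $1$. Such a map satisfies $\|R(y)-x\|\le\|y-x\|$ for all $x\in X$, $y\in Y$.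
\end{lemma}

\begin{proof}
If $R$ is equivariant of bound $1$, then $\|R(y)-x\|=\|R(y-x)\|\le\|y-x\|$, so $R(y)$ lies in every ball with center in $X$ that contains $y$. Conversely, let $X$ be an AC-subspace and fix a representative $y_0$ in each coset of $X$. The balls $B_Y(x,\|y_0-x\|)$, $x\in X$, contain $y_0$, so they contain a point $p(y_0)\in X$. Put $R(y_0+x)=p(y_0)+x$. This map is equivariant, and $\|p(y_0)-(-x)\|\le\|y_0-(-x)\|$ is the required bound.
\end{proof}

In codimension one nothing separates the two notions. If $Y=X+\mathbb Ky_0$ and $R$ is as in the lemma, then $x+ty_0\mapsto x+tR(y_0)$ is a projection of norm one, since $\|x+tR(y_0)\|=|t|\,\|R(y_0)+x/t\|\le|t|\,\|y_0+x/t\|$ for $t\ne0$. So an AC-subspace $X$ is constrained in each of the spaces $X+\mathbb Ky$, and the issue is whether the points $R(y)$ can be chosen additively in $y$. An obstruction needs at least two dimensions in $Y/X$.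

\begin{proposition}\label{prop:IP}
A Banach space $X$ has $IP_{f,\infty}$ if and only if it is an AC-subspace of $X^{**}$.
\end{proposition}

\begin{proof}
Let $X$ be an AC-subspace of $X^{**}$, and let all finite subfamilies of $\{B_X(x_i,r_i)\}$ intersect. The weak$^*$ compact sets $B_{X^{**}}(x_i,r_i)$ then have the finite intersection property, so they have a common point in $X^{**}$, and hence one in $X$.

Conversely, let $X$ have $IP_{f,\infty}$ and let $z\in X^{**}$ satisfy $\|z-x_i\|\le r_i$ for all $i\in I$. Given finitely many indices $i$ and $\eta'>0$, local reflexivity applied to the span of $z$ and these $x_i$ gives $Tz\in X$ with $\|Tz-x_i\|=\|T(z-x_i)\|\le(1+\eta')r_i$. Thus every finite subfamily of $\{B_X(x_i,r_i+\eta):i\in I,\ \eta>0\}$ intersects, and a point common to the whole family lies in every $B_X(x_i,r_i)$.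
\end{proof}

\section{An almost constrained plane in $\mathbb R^4$ that is not constrained}\label{sec:four}

In this section and the next the scalars are real. Write points of $\mathbb R^4$ as $(e,u)$ with $e=(x,y)$ and $u=(u_1,u_2)$, let $E$ be the plane $u=0$, and let $|u|_1=|u_1|+|u_2|$. An $E$-equivariant map has the form $(e,u)\mapsto e+h(u)$ for a map $h=(h_1,h_2):\mathbb R^2\to\mathbb R^2$, and it is linear exactly when $h$ is. We want a norm on $\mathbb R^4$ that imposes on $h$ conditions with a nonlinear solution but no linear one. Consider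
\begin{equation}\label{eq:four}
\begin{aligned}
|h_1(u)-u_1|&\le|u_2|, &\qquad |h_2(u)+u_2|&\le|u_1|,\\
|h_1(u)-h_2(u)|&\le|u_1-u_2|, &\qquad |h_1(u)+h_2(u)|&\le|u_1+u_2|.
\end{aligned}
\end{equation}
Each right-hand side vanishes on a line, where the inequality becomes an equation; the four equations so obtained will turn out to be incompatible with linearity. To turn \eqref{eq:four} into a norm, fix $\lambda=\frac23$ and define linear functionals on $\mathbb R^2$ by
\[
\begin{array}{c|ccc}
j&\varphi_j(e)&\sigma_j(u)&\rho_j(u)\\ \hline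
1&x&u_1&u_2\\
2&y&-u_2&u_1\\
3&\lambda(x-y)&0&\lambda(u_1-u_2)\\
4&\lambda(x+y)&0&\lambda(u_1+u_2)
\end{array}
\]
Then \eqref{eq:four} reads
\begin{equation}\label{eq:fourj}
|\varphi_j(h(u))-\sigma_j(u)|\le|\rho_j(u)|\qquad(1\le j\le4).
\end{equation}
Put
\[
N(e,u)=\max_{1\le j\le4}\bigl(|\varphi_j(e)+\sigma_j(u)|+|\rho_j(u)|\bigr),\qquad
\|e\|_E=N(e,0)=\max_{1\le j\le4}|\varphi_j(e)|.
\]
This $N$ is a norm: it is a seminorm, and if $N(e,u)=0$, the terms $j=1,2$ give $u=0$ and then $e=0$.

To solve \eqref{eq:four}, try $h(u)=\psi(u)u$ with a scalar $\psi(u)$. The last two inequalities hold as soon as $|\psi|\le1$, while the first two force $\psi=1$ on the $u_1$-axis and $\psi=-1$ on the $u_2$-axis. This suggests $\psi=\cos2\theta$ in polar coordinates.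

\begin{lemma}\label{lem:h}
Let $h(u)=\psi(u)u$, where $\psi(u)=\dfrac{u_1^2-u_2^2}{u_1^2+u_2^2}$ for $u\ne0$ and $\psi(0)=0$. Then $h$ is a Borel map, $|h(u)|_1\le|u|_1$, and $h$ satisfies \eqref{eq:fourj}. Consequently $\|e+h(u)\|_E\le N(e,u)$ for all $e,u$, and $E$ is an AC-subspace of $(\mathbb R^4,N)$.
\end{lemma}

\begin{proof}
The function $\psi$ is continuous off the origin and $|\psi|\le1$, which gives the first two claims and $|h_1\mp h_2|=|\psi|\,|u_1\mp u_2|\le|u_1\mp u_2|$. For $u\ne0$, the inequality $2|u_1u_2|\le u_1^2+u_2^2$ gives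
\[
|h_1-u_1|=\frac{2u_2^2|u_1|}{u_1^2+u_2^2}\le|u_2|,\qquad
|h_2+u_2|=\frac{2u_1^2|u_2|}{u_1^2+u_2^2}\le|u_1|.
\]
So \eqref{eq:fourj} holds, and for each $j$
\[
|\varphi_j(e+h(u))|\le|\varphi_j(e)+\sigma_j(u)|+|\varphi_j(h(u))-\sigma_j(u)|\le N(e,u).
\]
The last claim follows from Lemma~\ref{lem:equiv}.
\end{proof}

This $h$ is not additive: $h(1,0)+h(0,1)=(1,-1)$, while $h(1,1)=0$. No other choice does better.

\begin{lemma}\label{lem:nolinear}
There is no linear map $h:\mathbb R^2\to\mathbb R^2$ with $\|e+h(u)\|_E\le N(e,u)$ for all $e,u$. That is, $E$ is not constrained in $(\mathbb R^4,N)$.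
\end{lemma}

\begin{proof}
Suppose that $h$ is such a map. We recover the $j$th inequality of \eqref{eq:fourj} at a point $u$ with $\rho_j(u)=0$ by testing at points $\pm e$ so far out that the $j$th term attains the maximum in $N(\pm e,u)$. The table lists the four terms of $N$ at these points.
\[
\begin{array}{c|c|c|c|c|c}
j&u&e&\text{terms of }N(e,u)&\text{terms of }N(-e,u)&\varphi_j(e),\ \sigma_j(u)\\ \hline
1&(1,0)&(5,0)&6,1,4,4&4,1,4,4&5,\ 1\\
2&(0,1)&(0,5)&1,4,4,4&1,6,4,4&5,\ -1\\
3&(1,1)&(6,-6)&8,8,8,\frac43&6,6,8,\frac43&8,\ 0\\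
4&(1,-1)&(6,6)&8,8,\frac43,8&6,6,\frac43,8&8,\ 0
\end{array}
\]
In each row, with $c=\varphi_j(e)$, we read off $N(e,u)=c+\sigma_j(u)$ and $N(-e,u)=c-\sigma_j(u)$. The hypothesis gives
\[
c+\varphi_j(h(u))\le\|e+h(u)\|_E\le c+\sigma_j(u),\qquad
c-\varphi_j(h(u))\le\|-e+h(u)\|_E\le c-\sigma_j(u),
\]
so $\varphi_j(h(u))=\sigma_j(u)$. The first two rows give $h(1,0)=(1,r)$ and $h(0,1)=(s,-1)$ for some $r,s$. By linearity $h(1,1)=(1+s,r-1)$ and $h(1,-1)=(1-s,r+1)$. The third row gives $1+s=r-1$, that is $r-s=2$; the fourth gives $(1-s)+(r+1)=0$, that is $r-s=-2$. This is a contradiction.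
\end{proof}

\begin{remark}
The constant $\lambda$ is there to keep all four terms visible in $\|\cdot\|_E$; for $\lambda=\frac23$ the unit ball of $E$ is the octagon with vertices $(\pm1,\pm\frac12)$ and $(\pm\frac12,\pm1)$. If $\lambda\le\frac12$, then $\|e\|_E=\max(|x|,|y|)$ and the linear map $h(u)=(u_1,-u_2)$ works. If $\lambda\ge1$, then $\|e\|_E=\lambda\max(|x-y|,|x+y|)$ and $h=0$ works.
\end{remark}

\section{A renorming of $\ell_1$}\label{sec:A}

We now place $E$ inside a space $X$ and the directions $u$ in $X^{**}\setminus X$. The vector $u\in\mathbb R^2$ is replaced by a summable sequence of vectors $d_i\in\mathbb R^2$, one for each slot $i\in\mathbb N$, and the singular elements of $\ell_1^{**}$ serve as slots at infinity.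

\subsection{The space and its bidual}

For $d=(a,b)\in\ell_1\times\ell_1$ write $d_i=(a_i,b_i)\in\mathbb R^2$. If $\rho(u)=c_1u_1+c_2u_2$ is a functional on $\mathbb R^2$, let $\rho(d)=c_1a+c_2b\in\ell_1$. Let $\mathbf 1\in\ell_\infty$ be the constant sequence, so that $\langle a,\mathbf 1\rangle=\sum_ia_i$. With $\varepsilon_i=2^{-i}$ define, for $(e,d)\in\mathbb R^2\times\ell_1\times\ell_1$,
\[
N_j(e,d)=|\varphi_j(e)+\langle\sigma_j(d),\mathbf 1\rangle|+\|\rho_j(d)\|_1,\qquad \kappa(d)=\sum_i\varepsilon_i|d_i|_1,
\]
\begin{equation}\label{eq:normA}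
\|(e,d)\|=\max_{1\le j\le4}N_j(e,d)+\kappa(d).
\end{equation}
Explicitly, $\kappa(d)=\sum_i2^{-i}(|a_i|+|b_i|)$ and
\[
\begin{aligned}
N_1&=\Bigl|x+\sum a_i\Bigr|+\|b\|_1, &\qquad N_2&=\Bigl|y-\sum b_i\Bigr|+\|a\|_1,\\
N_3&=\tfrac23\bigl(|x-y|+\|a-b\|_1\bigr), &\qquad N_4&=\tfrac23\bigl(|x+y|+\|a+b\|_1\bigr).
\end{aligned}
\]
Each $N_j$, and $\kappa$, is a seminorm bounded by $|x|+|y|+\|a\|_1+\|b\|_1$. Conversely $\|a\|_1\le N_2$, $\|b\|_1\le N_1$, $|x|\le N_1+\|a\|_1$ and $|y|\le N_2+\|b\|_1$. So \eqref{eq:normA} is a norm equivalent to the usual one. Let $X$ be the resulting Banach space; as a vector space, $X^{**}=\mathbb R^2\times\ell_\infty^*\times\ell_\infty^*$.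

We recall the structure of $\ell_\infty^*$. The space $\ell_\infty$ is $C(\beta\mathbb N)$, where the Stone--\v Cech compactification $\beta\mathbb N$ contains $\mathbb N$ as a dense set of isolated points and $\beta\mathbb N\ne\mathbb N$. By the Riesz representation theorem $\ell_\infty^*$ is the space of regular Borel measures on $\beta\mathbb N$ with the total variation norm. A measure $A$ splits as $A=A_r+A_s$, where $A_r$ is its restriction to $\mathbb N$, identified with the sequence $(A(\{i\}))_i\in\ell_1$, and the \emph{singular part} $A_s$ is its restriction to $\beta\mathbb N\setminus\mathbb N$. The maps $A\mapsto A_r$ and $A\mapsto A_s$ are linear, $\|A\|=\|A_r\|+\|A_s\|$, and the canonical image of $\ell_1$ is $\{A:A_s=0\}$. Moreover $A_s$ annihilates the unit vectors of $c_0$, which are the indicator functions of the points of $\mathbb N$, and hence all of $c_0$. For a pair $\mu=(A,B)$ of measures write $\mu_r=(A_r,B_r)$, $\mu_s=(A_s,B_s)$ and $\rho(\mu)=c_1A+c_2B$. Then $X=\{(e,\mu):\mu_s=0\}$ and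
\begin{equation}\label{eq:split}
\langle\sigma_j(\mu),\mathbf 1\rangle=\langle\sigma_j(\mu_r),\mathbf 1\rangle+\langle\sigma_j(\mu_s),\mathbf 1\rangle,\qquad
\|\rho_j(\mu)\|=\|\rho_j(\mu_r)\|+\|\rho_j(\mu_s)\|.
\end{equation}

\begin{lemma}\label{lem:bidual}
For $z=(e,\mu)\in X^{**}$ we have $\|z\|=\max_jN_j(z)+\kappa(\mu_r)$, where
\[
N_j(e,\mu)=|\varphi_j(e)+\langle\sigma_j(\mu),\mathbf 1\rangle|+\|\rho_j(\mu)\|.
\]
\end{lemma}

\begin{proof}
Let $D:\ell_1\to\ell_1$, $Da=(\varepsilon_ia_i)$, and let $\oplus_1$ and $[\,\cdot\,]_\infty$ denote finite direct sums normed by the sum and the maximum of the norms. By the definition of the norm, the map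
\[
\Theta(e,d)=\Bigl(\bigl[\bigl(\varphi_j(e)+\langle\sigma_j(d),\mathbf 1\rangle,\ \rho_j(d)\bigr)\bigr]_{j=1}^4,\ (Da,Db)\Bigr)
\]
is an isometric embedding of $X$ into $G=\bigl[\bigoplus_{j=1}^4(\mathbb R\oplus_1\ell_1)\bigr]_\infty\oplus_1(\ell_1\oplus_1\ell_1)$. By the Hahn--Banach theorem $\Theta^*$ maps the unit ball of $G^*$ onto that of $X^*$, so $\Theta^{**}$ is an isometric embedding. Duality exchanges the two kinds of finite sums, so $G^{**}$ is the same combination with $\ell_\infty^*$ in place of $\ell_1$. We compute $\Theta^{**}$ component by component. The second adjoint of $d\mapsto\rho_j(d)$ is $\mu\mapsto\rho_j(\mu)$, and that of the functional $a\mapsto\langle a,\mathbf 1\rangle$ is $A\mapsto\langle A,\mathbf 1\rangle$. Finally, for $\xi\in\ell_\infty$ the sequence $D^*\xi=(\varepsilon_i\xi_i)$ lies in $c_0$ because $\varepsilon_i\to0$, so $\langle D^{**}A,\xi\rangle=\langle A,D^*\xi\rangle=\langle A_r,D^*\xi\rangle$, that is $D^{**}A=DA_r$.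
\end{proof}

For $t\in\beta\mathbb N$ let $\delta_t$ be the unit point mass at $t$ and $u\delta_t=(u_1\delta_t,u_2\delta_t)$; for $m\in\mathbb N$, $\delta_m$ is the $m$th unit vector of $\ell_1$. Since $\langle\delta_t,\mathbf 1\rangle=\|\delta_t\|=1$, Lemma~\ref{lem:bidual} gives
\begin{equation}\label{eq:slots}
\|(e,u\delta_m)\|=N(e,u)+\varepsilon_m|u|_1\quad(m\in\mathbb N),\qquad
\|(e,u\delta_\omega)\|=N(e,u)\quad(\omega\in\beta\mathbb N\setminus\mathbb N).
\end{equation}
So $(\mathbb R^4,N)$ sits isometrically in $X^{**}$, meeting $X$ in $E$, while the slots of $X$ contain copies that are slightly more expensive.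

\subsection{$X$ is almost constrained in $X^{**}$}

For $z=(e,u\delta_\omega)$, Lemma~\ref{lem:h} tells us to take $(e+h(u),0)$. A general singular part is spread over $\beta\mathbb N\setminus\mathbb N$, and the ratio of its two components varies from point to point. We therefore apply $h$ pointwise to the densities and integrate. This works because the inequalities \eqref{eq:fourj} do not involve $e$ and can be integrated, with total variation norms appearing on the right.

\begin{proposition}\label{prop:AC}
There is an $X$-equivariant map $R:X^{**}\to X$ of bound $1$.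
\end{proposition}

\begin{proof}
Let $z=(e,\mu)$ with $\mu=(A,B)$. Put $\nu=|A_s|+|B_s|$, let $f_1,f_2\in L_1(\nu)$ be the Radon--Nikodym densities of $A_s,B_s$ with respect to $\nu$, and let $f=(f_1,f_2)$. For each functional $\rho$ on $\mathbb R^2$ the measure $\rho(\mu_s)$ has density $\rho(f)$, so
\[
\langle\rho(\mu_s),\mathbf 1\rangle=\int\rho(f)\,d\nu,\qquad\|\rho(\mu_s)\|=\int|\rho(f)|\,d\nu.
\]
With $h$ from Lemma~\ref{lem:h}, the function $h(f)$ is measurable and $|h(f)|_1\le|f|_1$, so we may define
\[
H(\mu_s)=\int h(f)\,d\nu\in\mathbb R^2,\qquad R(e,\mu)=(e+H(\mu_s),\mu_r)\in X.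
\]
Adding an element of $X$ to $z$ does not change $\mu_s$, so $R$ is $X$-equivariant. By \eqref{eq:fourj},
\[
\bigl|\varphi_j(H(\mu_s))-\langle\sigma_j(\mu_s),\mathbf 1\rangle\bigr|
=\Bigl|\int\bigl(\varphi_j(h(f))-\sigma_j(f)\bigr)\,d\nu\Bigr|
\le\int|\rho_j(f)|\,d\nu=\|\rho_j(\mu_s)\|.
\]
Together with \eqref{eq:split} this gives, for each $j$,
\[
\begin{aligned}
N_j(Rz)&=\bigl|\varphi_j(e)+\varphi_j(H(\mu_s))+\langle\sigma_j(\mu_r),\mathbf 1\rangle\bigr|+\|\rho_j(\mu_r)\|\\
&\le\bigl|\varphi_j(e)+\langle\sigma_j(\mu),\mathbf 1\rangle\bigr|+\|\rho_j(\mu_s)\|+\|\rho_j(\mu_r)\|=N_j(z).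
\end{aligned}
\]
The term $\kappa(\mu_r)$ is the same for $z$ and $Rz$. Hence $\|Rz\|\le\|z\|$.
\end{proof}

\subsection{Projections from $X^{**}$ onto $X$}

A projection onto $X$ need not map the copy of $\mathbb R^4$ at infinity into $E$. It can move the singular mass into a slot, at a cost that tends to zero.

\begin{proposition}\label{prop:Qm}
For $m\in\mathbb N$ and $\mu=(A,B)$ let $Q_m(e,\mu)=(e,\mu_r+u\delta_m)$, where $u=(\langle A_s,\mathbf 1\rangle,\langle B_s,\mathbf 1\rangle)$. Then $Q_m$ is a projection of $X^{**}$ onto $X$ with $\|Q_m\|\le1+2\varepsilon_m=1+2^{1-m}$.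
\end{proposition}

\begin{proof}
The map $Q_m$ is linear, takes values in $X$, and is the identity where $\mu_s=0$. For each functional $\rho$ on $\mathbb R^2$ we have $\rho(u)=\langle\rho(\mu_s),\mathbf 1\rangle$. Hence, by \eqref{eq:split}, $\langle\sigma_j(\mu_r+u\delta_m),\mathbf 1\rangle=\langle\sigma_j(\mu),\mathbf 1\rangle$ and $\|\rho_j(\mu_r+u\delta_m)\|\le\|\rho_j(\mu_r)\|+|\rho_j(u)|\le\|\rho_j(\mu)\|$, so $N_j(Q_mz)\le N_j(z)$. The term $\kappa$ grows by at most $\varepsilon_m|u|_1\le\varepsilon_m(\|A\|+\|B\|)\le\varepsilon_m(N_2(z)+N_1(z))\le2\varepsilon_m\|z\|$.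
\end{proof}

Without the term $\kappa$, or with $\varepsilon_m=0$ for a single $m$, the map $Q_m$ would have norm one. With all $\varepsilon_i>0$, a norm-one projection could still place part of the singular mass in the slots, paying for it out of the slack in the inequalities, so Lemma~\ref{lem:nolinear} does not apply at once. The remedy is to iterate: collect the mass in the slots, send it back to infinity, where it is free, and project again. The total payment is bounded by the initial norm, and this forces the mass in the slots to die out.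

\begin{proposition}\label{prop:notconstr}
There is no projection of norm one from $X^{**}$ onto $X$.
\end{proposition}

\begin{proof}
Suppose that $\Pi$ is one, and fix $\omega\in\beta\mathbb N\setminus\mathbb N$. Write $\Pi(0,u\delta_\omega)=(g(u),t(u))$ with linear maps $g:\mathbb R^2\to\mathbb R^2$ and $t:\mathbb R^2\to\ell_1\times\ell_1$, and let $t_i(u)=t(u)_i\in\mathbb R^2$. Put
\[
\tau(u)=\sum_it_i(u)\in\mathbb R^2,\qquad\gamma(u)=\kappa(t(u))=\sum_i\varepsilon_i|t_i(u)|_1.
\]
Thus $\tau$ is linear and records the total mass placed in the slots, and the seminorm $\gamma$ records its cost.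

For $(e,d)\in X$ we have $\sigma_j(\sum d_i)=\langle\sigma_j(d),\mathbf 1\rangle$ and $|\rho_j(\sum d_i)|=|\langle\rho_j(d),\mathbf 1\rangle|\le\|\rho_j(d)\|_1$, so $N(e,\sum d_i)\le\max_jN_j(e,d)$. Since $\Pi$ fixes $(e,0)$, we have $\Pi(e,u\delta_\omega)=(e+g(u),t(u))$, and \eqref{eq:slots} gives
\begin{equation}\label{eq:step}
N(e+g(u),\tau u)+\gamma(u)\le\|(e+g(u),t(u))\|\le\|(e,u\delta_\omega)\|=N(e,u)
\end{equation}
for all $e,u\in\mathbb R^2$. Let $g_n=\sum_{k<n}g\tau^k$. Applying \eqref{eq:step} to the pair $(e+g_n(u),\tau^nu)$ and noting $g_n+g\tau^n=g_{n+1}$, we obtain by induction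
\begin{equation}\label{eq:iter}
N(e+g_n(u),\tau^nu)+\sum_{k<n}\gamma(\tau^ku)\le N(e,u)\qquad(n\ge0).
\end{equation}
In particular $\sum_k\gamma(\tau^ku)<\infty$ for every $u$.

Since every $\varepsilon_i$ is positive, the subspace $K=\{v:\gamma(v)=0\}$ equals $\bigcap_i\ker t_i$, which is contained in $\ker\tau$. On a complement $M$ of $K$ in $\mathbb R^2$ the seminorm $\gamma$ is a norm, so $|\tau v|_1\le C\gamma(v)$ on $M$ for some $C$; neither side changes when an element of $K$ is added to $v$, so the inequality holds on $\mathbb R^2$. Therefore $\sum_k|\tau^{k+1}u|_1\le C\sum_k\gamma(\tau^ku)<\infty$. It follows that $\tau^nu\to0$ and that $g_n(u)=\sum_{k<n}g(\tau^ku)$ converges to a limit $g_\infty(u)$, which is linear in $u$. Letting $n\to\infty$ in \eqref{eq:iter} gives $\|e+g_\infty(u)\|_E=N(e+g_\infty(u),0)\le N(e,u)$ for all $e,u$, contrary to Lemma~\ref{lem:nolinear}.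
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By Proposition~\ref{prop:AC} and Lemma~\ref{lem:equiv}, $X$ is an AC-subspace of $X^{**}$, and by Proposition~\ref{prop:IP} it has $IP_{f,\infty}$. The two statements on projections are Propositions~\ref{prop:notconstr} and~\ref{prop:Qm}.
\end{proof}

\section{Badly complemented almost constrained subspaces}\label{sec:ingr}

From now on the scalars are real or complex. To exclude all bounded projections we need pairs $E\subset Y$ with an equivariant map of bound $1$ for which every projection has large norm. We obtain them in two steps: pairs with large projection norms, and a renorming that makes an arbitrary reflexive subspace almost constrained while changing norms by a factor of at most $2$.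

Let $G=\{\pm1\}^k$, a group under coordinatewise multiplication with identity $o=(1,\dots,1)$, and let $\mathbb E$ denote the average over $G$. Let $\mathcal Y_k=L_1(G)$, normed by $\mathbb E|f|$, and let $\mathcal E_k$ be the span of the coordinate functions $r_1,\dots,r_k$.

\begin{lemma}\label{lem:rad}
Every projection of $\mathcal Y_k$ onto $\mathcal E_k$ has norm at least $\sqrt{k/3}$.
\end{lemma}

\begin{proof}
We average a given projection $Q$ over the group, which reduces the problem to one explicit projection. For $g\in G$ let $(U_gf)(x)=f(xg)$. The $U_g$ are isometries with $U_gU_{g'}=U_{gg'}$. The $2^k$ characters $\chi=\prod_{i\in I}r_i$, $I\subset\{1,\dots,k\}$, satisfy $U_g\chi=\chi(g)\chi$, are orthonormal for $\langle f,f'\rangle=\mathbb E f\overline{f'}$, and form a basis of $\mathcal Y_k$. In particular each $U_g$ preserves $\mathcal E_k$. Hence $\tilde Q=2^{-k}\sum_gU_g^{-1}QU_g$ is a projection onto $\mathcal E_k$ with $\|\tilde Q\|\le\|Q\|$, and it commutes with every $U_g$.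

For a character $\chi$ and $f=\tilde Q\chi$ we get $U_gf=\chi(g)f$, and evaluation at $o$ gives $f(g)=\chi(g)f(o)$. So $\tilde Q\chi$ is a multiple of $\chi$ that lies in $\mathcal E_k$, and it vanishes unless $\chi$ is one of the $r_i$, which $\tilde Q$ fixes. Thus $\tilde Qf=\sum_i\langle f,r_i\rangle r_i$ for all $f$. The function $f=2^k1_{\{o\}}$ has norm $1$ and $\langle f,r_i\rangle=1$, so $\|\tilde Q\|\ge\mathbb E|S|$ with $S=\sum_ir_i$.

We have $\mathbb ES^2=k$. In the expansion of $S^4$ a product $r_ar_br_cr_d$ has mean $1$ if every index occurs an even number of times and mean $0$ otherwise, so $\mathbb ES^4=k+3k(k-1)\le3k^2$. H\"older's inequality with exponents $\frac32$ and $3$, applied to $S^2=|S|^{2/3}|S|^{4/3}$, gives $k\le(\mathbb E|S|)^{2/3}(3k^2)^{1/3}$, that is $\mathbb E|S|\ge\sqrt{k/3}$.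
\end{proof}

Equivariant maps, in contrast, always exist with bound $2$.

\begin{lemma}\label{lem:P}
Let $E$ be a reflexive subspace of a Banach space $Y$ and $\pi:Y\to Y/E$ the quotient map. There is a map $L:Y/E\to Y$ with $\pi L(w)=w$ and $\|L(w)\|=\|w\|$, and $P(y)=y-L(\pi y)$ is an $E$-equivariant map $Y\to E$ of bound $2$.
\end{lemma}

\begin{proof}
For $y\in Y$ the function $e\mapsto\|y+e\|$ is weakly lower semicontinuous on $E$, and it suffices to minimize it over the weakly compact ball $B_E(0,2\|y\|)$. So each coset $w$ contains a point $L(w)$ of norm $\|w\|$. Then $P(y)\in\ker\pi=E$, $P(y+e)=P(y)+e$ because $\pi(y+e)=\pi y$, and $\|P(y)\|\le\|y\|+\|\pi y\|\le2\|y\|$.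
\end{proof}

The next example is the construction of Section~\ref{sec:B} with a single slot.

\begin{example}\label{ex:one}
In the setting of Lemma~\ref{lem:P} put $\|y\|'=\inf\{\|e\|+2\|z\|:y=e+z,\ e\in E,\ z\in Y\}$. Then $\|y\|\le\|y\|'\le2\|y\|$, and $\|e\|'=\|e\|$ on $E$ (take $z=0$). If $y=e+z$, then $\|P(y)\|=\|e+P(z)\|\le\|e\|+2\|z\|$, so $P$ has bound $1$ for the new norm, and $E$ is an AC-subspace of $(Y,\|\cdot\|')$. A projection $Q$ onto $E$ of norm $c$ for $\|\cdot\|'$ satisfies $\|Qy\|\le c\|y\|'\le2c\|y\|$. So $\mathcal E_k$ is an AC-subspace of $(\mathcal Y_k,\|\cdot\|')$ onto which every projection has norm at least $\frac12\sqrt{k/3}$.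
\end{example}

We shall also need the following standard fact.

\begin{lemma}[Schur property]\label{lem:schur}
Let $V$ be the $\ell_1$-sum of a sequence of finite-dimensional spaces $V_n$. Every weakly null sequence in $V$ is norm null.
\end{lemma}

\begin{proof}
Otherwise there are a weakly null sequence $(v^{(j)})$ and $\theta>0$ with $\|v^{(j)}\|=\sum_n\|v^{(j)}_n\|\ge\theta$ for all $j$. For each $n$ we have $v_n^{(j)}\to0$ weakly, hence in norm, as $V_n$ is finite-dimensional. Choose $0=n_0<n_1<\cdots$ and $j_1<j_2<\cdots$ inductively: given $n_{k-1}$, take $j_k$ with $\sum_{n\le n_{k-1}}\|v_n^{(j_k)}\|\le\theta/8$, then $n_k$ with $\sum_{n>n_k}\|v_n^{(j_k)}\|\le\theta/8$. For $n_{k-1}<n\le n_k$ take $f_n\in V_n^*$ with $\|f_n\|\le1$ and $f_n(v_n^{(j_k)})=\|v_n^{(j_k)}\|$. Then $f(v)=\sum_nf_n(v_n)$ is a bounded functional with $|f(v^{(j_k)})|\ge(\theta-\theta/4)-\theta/4=\theta/2$ for all $k$, a contradiction.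
\end{proof}

Finally, we recall limits along an ultrafilter $\mathcal U$ on a set $\Gamma$. If $(x_\gamma)$ lies in a compact Hausdorff space for all $\gamma$ in some member of $\mathcal U$, then $\lim_{\mathcal U}x_\gamma$ exists, is unique, and commutes with continuous maps. So a family that is bounded on a member of $\mathcal U$ has a weak limit in a reflexive space and a weak$^*$ limit in a dual space; these limits are linear in the family and satisfy $\|\lim_{\mathcal U}x_\gamma\|\le\lim_{\mathcal U}\|x_\gamma\|$. A free ultrafilter on $\mathbb N$ contains all cofinite sets.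

\section{A space that is not complemented in its bidual}\label{sec:B}

\subsection{The space}

Let $(Y_j,E_j)_{j\ge1}$ be a sequence in which each pair $(\mathcal Y_k,\mathcal E_k)$, $k\ge1$, occurs infinitely often, and put
\[
Y=\Bigl(\bigoplus Y_j\Bigr)_{\ell_2},\qquad E=\Bigl(\bigoplus E_j\Bigr)_{\ell_2}\subset Y,\qquad W_j=Y_j/E_j.
\]
The dual of an $\ell_2$-sum is the $\ell_2$-sum of the duals, so $Y$ and $E$ are reflexive. The quotient $W=Y/E$ is isometrically $(\bigoplus W_j)_{\ell_2}$, with $\pi:Y\to W$ acting coordinatewise: if $e_j\in E_j$ is nearest to $y_j$, then $\|e_j\|\le2\|y_j\|$, so $(e_j)\in E$ and $\operatorname{dist}(y,E)^2=\sum_j\operatorname{dist}(y_j,E_j)^2$. Let $L$ and $P$ be as in Lemma~\ref{lem:P}.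

We want a space $X$ containing $E$ such that the inclusion of $E$ extends to a bounded operator from $Y$ into $X^{**}$ but not into $X$. A slot containing all of $Y$ would provide an extension into $X$, so the $n$th slot receives only a finite-dimensional enlargement of $E$:
\[
V_n=W_1\oplus\dots\oplus W_n\subset W,\qquad Z_n=\pi^{-1}(V_n)=E+(Y_1\oplus\dots\oplus Y_n).
\]
The $V_n$ are finite-dimensional, the $Z_n$ are increasing closed subspaces of $Y$, their union is dense, and $L(V_n)\subset Z_n$. We glue the $Z_n$ together along $E$, with the weights of Example~\ref{ex:one}. Let $\mathcal A$ be the Banach space of all $(e,(z_n))$ with $e\in E$, $z_n\in Z_n$ and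
\[
\|(e,(z_n))\|=\|e\|+2\sum_n\|z_n\|<\infty,
\]
and let $\Delta$ consist of the elements $(-\sum_nh_n,(h_n))$ with $h_n\in E$ and $\sum_n\|h_n\|<\infty$. This is a closed subspace, being defined by the closed conditions $z_n\in E$ and $e+\sum z_n=0$. Put $X=\mathcal A/\Delta$ and write $[e,(z_n)]$ for classes. Passing to the quotient allows one to move elements of $E$ between the slots and the first coordinate. Since $Y$ is separable, so are $\mathcal A$ and $X$. Let $V$ be the space of sequences $v=(v_n)$, $v_n\in V_n$, with $\|v\|=2\sum\|v_n\|<\infty$, let $v^{(m)}=(v_1,\dots,v_m,0,\dots)$, and let $X_m$ be the set of classes having a representative with $z_n=0$ for $n>m$.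

\begin{lemma}\label{lem:X}
\begin{itemize}
\item[(a)] $J(e)=[e,0]$ is an isometric embedding of $E$ into $X$.
\item[(b)] The linear map $J_n:Z_n\to X$ that puts $z$ in slot $n$ and $0$ elsewhere satisfies $\|J_nz\|\le2\|z\|$ and $J_n|_E=J$.
\item[(c)] $q[e,(z_n)]=(\pi z_n)_n$ defines a linear map $q:X\to V$ with $\|q\|\le1$ and $\ker q=J(E)$. The map $\Lambda(v)=[0,(L(v_n))_n]$ from $V$ to $X$ satisfies $q\Lambda(v)=v$, $\|\Lambda(v)\|\le\|v\|$, and $\Lambda(v^{(m)})\to\Lambda(v)$ in norm.
\item[(d)] The $X_m$ are increasing reflexive subspaces of $X$ with dense union.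
\item[(e)] $R_m[e,(z_n)]=\bigl[e+\sum_{n>m}P(z_n),\,(z_1,\dots,z_m,0,\dots)\bigr]$ defines an $X_m$-equivariant map $R_m:X\to X_m$ of bound $1$, and $qR_m(x)=(qx)^{(m)}$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The representatives of $[e,0]$ have norm $\|e-\sum h_n\|+2\sum\|h_n\|\ge\|e\|$, with equality for $h_n=0$.

(b) The bound is the norm of the obvious representative. For $e\in E$, the difference $J_ne-Je$ is represented by $-e$ in the first coordinate and $e$ in slot $n$, an element of $\Delta$.

(c) The map $(e,(z_n))\mapsto(\pi z_n)$ has norm at most $1$ and vanishes on $\Delta$ and on the elements $(e,0)$. If $\pi z_n=0$ for all $n$, then all $z_n$ lie in $E$ and $[e,(z_n)]=J(e+\sum z_n)$. The properties of $\Lambda$ follow from $\pi L(v_n)=v_n$, $\|L(v_n)\|=\|v_n\|$ and $L(0)=0$, which give $\|\Lambda(v)-\Lambda(v^{(m)})\|\le2\sum_{n>m}\|v_n\|$.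

(d) We have $X_m=q^{-1}(\{v:v=v^{(m)}\})$: if $\pi z_n=0$ for $n>m$, these $z_n$ lie in $E$ and can be moved to the first coordinate, and the other inclusion is immediate. So $X_m$ is closed, and $q$ maps it into a finite-dimensional space with kernel $J(E)$. Hence $X_m$ is isomorphic to the direct sum of the reflexive space $J(E)$ and a finite-dimensional space, and is reflexive. The distance from $[e,(z_n)]$ to $X_m$ is at most $2\sum_{n>m}\|z_n\|$.

(e) The series converges in $E$ because $\|P(z_n)\|\le2\|z_n\|$. Replace the representative $(e,(z_n))$ by $(e-\sum_nh_n,(z_n+h_n))$ with $h_n\in E$, $\sum\|h_n\|<\infty$. As $P(z_n+h_n)=P(z_n)+h_n$, the formula now gives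
\[
\Bigl[e+\sum_{n>m}P(z_n)-\sum_{n\le m}h_n,\ (z_1+h_1,\dots,z_m+h_m,0,\dots)\Bigr],
\]
which is the same class. So $R_m$ is well defined. For every representative of $x$,
\[
\|R_m(x)\|\le\|e\|+\sum_{n>m}\|P(z_n)\|+2\sum_{n\le m}\|z_n\|\le\|e\|+2\sum_n\|z_n\|,
\]
and the infimum of the right-hand side is $\|x\|$; here the weight $2$ absorbs the bound of $P$. If $y\in X_m$, choose a representative of $y$ vanishing in the slots $n>m$; adding it does not change the terms $P(z_n)$, $n>m$, so $R_m(x+y)=R_m(x)+y$. The formula for $qR_m$ is read off from the definitions.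
\end{proof}

\subsection{The intersection property}

By (d) and (e), $X$ is exhausted by reflexive AC-subspaces, and in each of them compactness is available. Two difficulties remain. The centers of the given balls need not lie in any $X_m$; we handle this by replacing the family of balls with a function $\Phi$ that assigns a radius to every point of $X$. And the points found in the $X_m$ must converge in the whole space $X$; for this we follow them separately in $V$ and in $J(E)$.

\begin{proposition}\label{prop:BIP}
$X$ has $IP_{f,\infty}$.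
\end{proposition}

\begin{proof}
Let $\{B_X(y_i,r_i)\}_{i\in I}$, $I\ne\emptyset$, be a family all of whose finite subfamilies intersect. Let $\Gamma$ be the set of finite nonempty subsets of $I$, and for $F\in\Gamma$ pick $x_F\in\bigcap_{i\in F}B_X(y_i,r_i)$. The sets $\{F\in\Gamma:F\supset F_0\}$, $F_0\in\Gamma$, have the finite intersection property, so some ultrafilter $\mathcal U$ on $\Gamma$ contains them all. For each $i$ the set of $F$ with $\|x_F-y_i\|\le r_i$ belongs to $\mathcal U$. Hence $(x_F)$ is bounded on a member of $\mathcal U$, and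
\[
\Phi(y)=\lim_{\mathcal U}\|x_F-y\|\qquad(y\in X)
\]
is finite, $1$-Lipschitz, and satisfies $\Phi(y_i)\le r_i$. It suffices to find $p\in X$ with $\|p-y\|\le\Phi(y)$ for all $y\in X$.

\emph{A solution in $X_m$.} Since $\|R_m(x_F)\|\le\|x_F\|$ and $X_m$ is reflexive, the weak limit $p_m=\lim_{\mathcal U}R_m(x_F)\in X_m$ exists. For $y\in X_m$, Lemma~\ref{lem:equiv} gives $\|R_m(x_F)-y\|\le\|x_F-y\|$, and therefore
\begin{equation}\label{eq:pm}
\|p_m-y\|\le\Phi(y)\qquad(y\in X_m).
\end{equation}

\emph{The images in $V$.} Let $v_n=\lim_{\mathcal U}(qx_F)_n$, a limit of a bounded family in the finite-dimensional space $V_n$; it does not depend on $m$. The maps $x\mapsto(qx)_n$ are weakly continuous and $qR_m(x_F)=(qx_F)^{(m)}$, so $qp_m=(v_1,\dots,v_m,0,\dots)$. By \eqref{eq:pm} with $y=0$, $2\sum_{n\le m}\|v_n\|=\|qp_m\|\le\|p_m\|\le\Phi(0)$ for all $m$. Thus $v=(v_n)\in V$ and $qp_m=v^{(m)}$.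

\emph{The limit.} The vectors $p_m-\Lambda(v^{(m)})$ lie in $\ker q=J(E)$ and have norm at most $2\Phi(0)$. Since $J(E)$ is reflexive, they have a weak limit $x_0\in J(E)$ along a free ultrafilter $\mathcal V$ on $\mathbb N$. As $\Lambda(v^{(m)})\to\Lambda(v)$ in norm, $p_m$ converges weakly along $\mathcal V$ to $p=x_0+\Lambda(v)$. If $y\in X_{m_0}$, then \eqref{eq:pm} holds for all $m\ge m_0$, so $\|p-y\|\le\Phi(y)$. Both sides are continuous in $y$ and $\bigcup X_m$ is dense, so the inequality holds on $X$.
\end{proof}

\subsection{Extensions of $J$ to $Y$}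

\begin{lemma}\label{lem:iota}
There is a linear map $\iota:Y\to X^{**}$ with $\|\iota\|\le2$ and $\iota|_E=J$.
\end{lemma}

\begin{proof}
Fix a free ultrafilter $\mathcal V$ on $\mathbb N$. If $y\in Z_{n_0}$, then $J_ny$ is defined for $n\ge n_0$ and $\|J_ny\|\le2\|y\|$; let $\iota(y)$ be its weak$^*$ limit in $X^{**}$ along $\mathcal V$. This defines a linear map on $\bigcup Z_n$ with $\|\iota(y)\|\le2\|y\|$, and $\iota(e)=J(e)$ because $J_ne=Je$ for every $n$. Extend $\iota$ to $Y$ by continuity.
\end{proof}

An extension $T$ of $J$ with values in $X$ cannot exist. It would induce an operator from the $\ell_2$-sum $W$ to the $\ell_1$-sum $V$, and such an operator is small on the far blocks $W_j$. On the corresponding $Y_j$, the operator $T$ then almost maps into $J(E)$, and a small correction turns it into a projection onto $E_j$.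

\begin{proposition}\label{prop:noext}
There is no bounded linear map $T:Y\to X$ with $T|_E=J$.
\end{proposition}

\begin{proof}
Suppose that $T$ is one. Since $qT$ vanishes on $E$, there is a bounded operator $\hat T:W\to V$ with $qT=\hat T\pi$.

\emph{Step 1: $\|\hat T|_{W_j}\|\to0$.} Each $W_j$ is finite-dimensional, and nonzero since $2^k>k$. Choose unit vectors $w_j\in W_j$ with $\|\hat Tw_j\|=\|\hat T|_{W_j}\|$. A functional on $W$ is given by $f_j\in W_j^*$ with $\sum\|f_j\|^2<\infty$, and its value at $w_j$ has modulus at most $\|f_j\|\to0$. So $w_j\to0$ weakly, hence $\hat Tw_j\to0$ weakly in $V$, and $\|\hat Tw_j\|\to0$ by Lemma~\ref{lem:schur}.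

\emph{Step 2: lifting $\hat T|_{W_j}$ linearly to $X$.} The lift $\Lambda$ is not linear, so we use it only on a basis, and lose a constant that depends on the space $W_j$. Fix $k$, a basis $b_1,\dots,b_d$ of unit vectors of $\mathcal Y_k/\mathcal E_k$ with coordinate functionals $b_i^*$, and let $c_k=\sum_i\|b_i^*\|$. The pair $(\mathcal Y_k,\mathcal E_k)$ occurs infinitely often, so by Step~1 there is $j$ with $(Y_j,E_j)=(\mathcal Y_k,\mathcal E_k)$ and $\|\hat T|_{W_j}\|\le1/c_k$. Regard the $b_i$ as a basis of $W_j$ and put $x_i=\Lambda(\hat Tb_i)$, so that $qx_i=\hat Tb_i$ and $\|x_i\|\le1/c_k$. The linear map $\Sigma:W_j\to X$, $\Sigma(w)=\sum_ib_i^*(w)x_i$, satisfies $\|\Sigma\|\le1$ and $q\Sigma=\hat T|_{W_j}$.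

\emph{Step 3: the projection.} The operator $T-\Sigma\pi:Y_j\to X$ has norm at most $\|T\|+1$. It takes values in $\ker q=J(E)$, because $q(T-\Sigma\pi)=\hat T\pi-\hat T\pi=0$ on $Y_j$, and it equals $J$ on $E_j$, where $\pi$ vanishes. Composing it with the isometry $J^{-1}:J(E)\to E$ and the norm-one coordinate projection $E\to E_j$ gives a projection of $\mathcal Y_k$ onto $\mathcal E_k$ of norm at most $\|T\|+1$. By Lemma~\ref{lem:rad}, $\sqrt{k/3}\le\|T\|+1$. Since $k$ is arbitrary, this is a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]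
The space $X$ is separable and has $IP_{f,\infty}$ by Proposition~\ref{prop:BIP}. If $\Pi$ were a bounded projection of $X^{**}$ onto $X$, then $T=\Pi\iota$, with $\iota$ from Lemma~\ref{lem:iota}, would be a bounded operator $Y\to X$ with $T|_E=\Pi J=J$, contrary to Proposition~\ref{prop:noext}.
\end{proof}

\begin{thebibliography}{1}

\bibitem{problem}
\texttt{https://link.springer.com/article/10.1007/s00010-023-00963-0},
doi:10.1007/s00010-023-00963-0.

\end{thebibliography}
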